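\title{Dense graphs with small Colin de Verdi\`ere parameter}

\begin{abstract}
Planar graphs are the graphs with Colin de Verdi\`ere parameter $\mu\le 3$, and a planar graph on $n\ge 3$ vertices has at most $3n-6$ edges. It has been conjectured that every graph with $n\ge t$ vertices and $\mu\le t$ has at most $tn-\binom{t+1}{2}$ edges. We show that this is false for every sufficiently large $t$, and that there are graphs exceeding the bound by any given factor smaller than $4/3$. The counterexamples are complements of balanced blow-ups of a polarity graph. They also refute the graph complement conjecture $\mu(G)+\mu(\overline G)\ge |V(G)|-2$. The main tool is a lower bound on the rank of symmetric matrices with a prescribed sign pattern and at most one negative eigenvalue; its proof does not use the Strong Arnold Property.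
\end{abstract}

\section{Introduction}

All graphs are finite, simple and undirected. Let $G$ be a graph with vertex set $\{1,\dots,n\}$. The \emph{Colin de Verdi\`ere parameter} $\mu(G)$ is the maximum corank (dimension of the kernel) of a real symmetric $n\times n$ matrix $M$ such that
\begin{itemize}
\item[(i)] for $i\ne j$, $M_{ij}<0$ if $ij\in E(G)$ and $M_{ij}=0$ if $ij\notin E(G)$; the diagonal entries are arbitrary;
\item[(ii)] $M$ has exactly one negative eigenvalue, counted with multiplicity;
\item[(iii)] (Strong Arnold Property) there is no nonzero real symmetric $n\times n$ matrix $X$ with $MX=0$ and $X_{ij}=0$ whenever $i=j$ or $ij\in E(G)$.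
\end{itemize}
Condition (i) describes an operator of Laplacian type on $G$ with arbitrary positive edge weights and an arbitrary diagonal. By (ii), a positive corank is the multiplicity of the second smallest eigenvalue of this operator, and (iii) is a nondegeneracy condition that restricts which operators are allowed to compete. Such matrices exist for every $n\ge1$: subtract a small multiple of the adjacency matrix from $\operatorname{diag}(-1,1,\dots,1)$; the result is invertible, so (iii) holds.

Recall that $H$ is a \emph{minor} of $G$ if there are pairwise disjoint connected vertex sets in $G$ (\emph{branch sets}), one for each vertex of $H$, with an edge of $G$ between any two branch sets that correspond to adjacent vertices of $H$. Two facts about $\mu$ are known. For each integer $t\ge0$ the class of graphs with $\mu\le t$ is closed under taking minors; equivalently, $\mu(H)\le\mu(G)$ whenever $H$ is a minor of $G$. And $G$ is planar if and only if $\mu(G)\le3$. We study the following conjecture, which appears in \cite{GT}.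

\begin{quote}
\textbf{Conjecture.} \emph{Let $t\ge 0$ be an integer. If $G$ has $n\ge t$ vertices and $\mu(G)\le t$, then}
\begin{equation}\label{eq:bound}
|E(G)|\le tn-\binom{t+1}{2}.
\end{equation}
\end{quote}

The right side equals $\binom t2+t(n-t)$, the number of edges of a graph grown from $K_t$ by adding vertices one at a time, each with $t$ neighbors among the earlier ones. The small cases support the conjecture. Write $J$ for an all-ones matrix. We have $\mu(K_s)=s-1$: the matrix $-J$ satisfies (i) and (ii) and has corank $s-1$, condition (iii) is vacuous for a complete graph, and (ii) forces rank at least $1$. So $K_{t+1}$ has $\mu=t$ and attains equality in \eqref{eq:bound}, and a graph with $\mu\le t$ has no $K_{t+2}$ minor. For $t=0$ such a graph has no edge, and for $t=1$ it is a forest and has at most $n-1$ edges. For $t=3$ the inequality is the bound $3n-6$ for planar graphs.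

These cases concern sparse graphs. The conjecture also speaks about dense graphs, where $t$ is proportional to $n$, and there it is best read in the complement $\overline G$. Since $tn-\binom{t+1}2=\binom n2-\binom{n-t}2$, inequality \eqref{eq:bound} is equivalent to
\begin{equation}\label{eq:compl}
|E(\overline G)|\ge\binom{n-t}{2}.
\end{equation}
For $t=\mu(G)$ the number $n-t$ is the smallest rank of a matrix satisfying (i)--(iii). The conjecture thus predicts that a graph with $e$ non-edges admits such a matrix of rank at most about $\sqrt{2e}$. To refute it we need a graph with few non-edges, placed so that they force a large rank.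

\medskip\noindent\textbf{The graphs.} Let $F$ be a graph with $N$ vertices and let $a\ge1$ be an integer. The graph $G(F,a)$ has vertex set $V=\bigsqcup_{i\in V(F)}V_i$ with $|V_i|=a$, and distinct vertices $u\in V_i$, $v\in V_j$ are \emph{non}-adjacent if and only if $ij\in E(F)$. Each \emph{class} $V_i$ is a clique, and $|E(\overline{G(F,a)})|=|E(F)|\,a^2$. For $P\subseteq V(F)$ we write $V_P=\bigcup_{i\in P}V_i$.

For a prime $Q$, the \emph{polarity graph} $F_Q$ has as vertices the $N=Q^2+Q+1$ points of the projective plane $PG(2,Q)$, that is, the one-dimensional subspaces of $(\mathbb Z/Q\mathbb Z)^3$. Two distinct points $x,y$ are adjacent if they are orthogonal: $x\cdot y=x_1y_1+x_2y_2+x_3y_3=0$.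

\begin{theorem}\label{thm:main}
There is an integer $a_0$ such that for all $a\ge a_0$ the graph $G=G(F_{101},a)$, with $n=10303\,a$ vertices and $t=\mu(G)$, violates \eqref{eq:bound}. Moreover, the conjecture is false for every integer $t\ge 7303\,a_0$.
\end{theorem}

For large $Q$ the parameter $\mu$ of these graphs is about $n/2$, although almost all pairs of vertices are adjacent, and the conjectured bound is off by a constant factor.

\begin{theorem}\label{thm:factor}
Let $Q\ge11$ be prime, $N=Q^2+Q+1$, $G_a=G(F_Q,a)$ and $n=Na$. Then
\[
\mu(G_a)\ge\frac{(N-1)a}{2}-1\quad\text{for all }a,\qquad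
\limsup_{a\to\infty}\frac{\mu(G_a)}{n}\le\frac12+\frac{3}{2\sqrt Q}+\frac1{2N},
\]
while $|E(G_a)|\ge\binom n2-\frac{Q+1}{2N}n^2$. The ratio of $|E(G_a)|$ to $tn-\binom{t+1}2$, where $t=\mu(G_a)$, tends to $\frac43$ as $a\to\infty$ and then $Q\to\infty$: its lower and upper limits as $a\to\infty$ both tend to $\frac43$ as $Q\to\infty$. Consequently, for every $\gamma<\frac43$ there are graphs $G$ with $|E(G)|\ge\gamma\bigl(t|V(G)|-\binom{t+1}2\bigr)$, where $t=\mu(G)$.
\end{theorem}

The same graphs refute the graph complement conjecture of Kotlov, Lov\'asz and Vempala, which asserts that $\mu(G)+\mu(\overline G)\ge|V(G)|-2$.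

\begin{theorem}\label{thm:gcc}
For $G=G(F_{101},a)$, $n=10303\,a$ and all large $a$,
\[
\mu(G)+\mu(\overline G)<n-1970\,a .
\]
Moreover, for every $\delta>0$ there are arbitrarily large graphs $G$ with $\mu(G)+\mu(\overline G)\le(\frac12+\delta)|V(G)|$.
\end{theorem}

All three theorems rest on one rank bound, Theorem~\ref{thm:rank}, which is stated in Section~\ref{sec:rank}, explained on small cases in Section~\ref{sec:models}, and proved in Sections~\ref{sec:bad} and~\ref{sec:few}.

\section{The rank theorem and the counterexample}\label{sec:rank}

An upper bound on $\mu(G)$ must hold for all matrices in the definition. We prove it for a larger class that ignores (iii) and is closed under passing to induced subgraphs.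

\begin{definition}
A real symmetric matrix $M$ indexed by $V(G)$ is \emph{admissible} for $G$ if it satisfies (i) and has \emph{at most} one negative eigenvalue.
\end{definition}

If every admissible matrix for $G$ has rank at least $r$, then $\mu(G)\le|V(G)|-r$. Recall that the number of negative eigenvalues of a symmetric matrix $M$ is the largest dimension of a subspace on which the form $x\mapsto x^TMx$ is negative definite.

\begin{lemma}\label{lem:inertia}
If a real symmetric $n\times n$ matrix $M$ has at most one negative eigenvalue, then so does $U^TMU$ for every real $n\times N$ matrix $U$. In particular, if $M$ is admissible for $G$ and $W\subseteq V(G)$, then the principal submatrix $M[W]$ is admissible for the induced subgraph $G[W]$.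
\end{lemma}

\begin{proof}
If $U^TMU$ is negative definite on a plane, then $U$ maps this plane injectively onto a plane on which $M$ is negative definite.
\end{proof}

The hypothesis on $F$ is a robust form of connectivity: deleting fewer than $k$ vertices never splits the rest into two large pieces.

\begin{definition}\label{def:Sk}
Let $F$ have $N$ vertices and let $1\le k\le N-1$. The graph $F$ satisfies \emph{condition $(S_k)$} if there is no partition $V(F)=X\sqcup Y\sqcup Z$ such that no edge of $F$ joins $X$ to $Y$, $|Z|\le k-1$, and $|X|,|Y|\ge(N-k+1)/3$.
\end{definition}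

\begin{theorem}\label{thm:rank}
Let $F$ satisfy $(S_k)$ and let $0<\kappa<k/2$. There is $a_0$ such that for all $a\ge a_0$ every admissible matrix for $G(F,a)$ has rank at least $\kappa a$.
\end{theorem}

Some hypothesis on $F$ is needed: if $F$ has no edges, then $G(F,a)$ is complete and $-J$ is admissible of rank $1$. The theorem yields a counterexample to \eqref{eq:compl} as soon as $k^2>8|E(F)|$, because one can then choose $\kappa<k/2$ with $\kappa^2/2>|E(F)|$, and $\kappa a(\kappa a-1)/2>|E(F)|a^2$ for large $a$. So we want a graph $F$ with far fewer than $N^2$ edges in which any two large disjoint sets are joined by an edge. The polarity graph has both properties.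

\begin{lemma}\label{lem:polarity}
Let $Q$ be prime and $N=Q^2+Q+1$. Let $R$ be the $N\times N$ matrix indexed by the points of $PG(2,Q)$ with $R_{xy}=1$ if $x\cdot y=0$ (including the case $x=y$) and $R_{xy}=0$ otherwise.
\begin{itemize}
\item[(a)] Every vertex of $F_Q$ has degree at most $Q+1$, so $|E(F_Q)|\le N(Q+1)/2$. Two distinct vertices have at most one common neighbor.
\item[(b)] $|f^TRg|\le\sqrt Q\,\|f\|\,\|g\|$ for all $f,g\in\mathbb R^N$ orthogonal to the all-ones vector $\mathbf 1$.
\item[(c)] If $X,Y\subseteq V(F_Q)$ are disjoint and no edge joins them, then $\sqrt{|X||Y|}\le N\sqrt Q/(Q+1)$.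
\end{itemize}
\end{lemma}

\begin{proof}
The vectors orthogonal to a point form a two-dimensional subspace, which contains $Q+1$ points; the vectors orthogonal to two distinct points form a one-dimensional subspace, which is one point. This proves (a) and shows that $R^2=QI+J$. For $g\perp\mathbf 1$ we get $\|Rg\|^2=g^TR^2g=Q\|g\|^2$, and (b) follows from the Cauchy--Schwarz inequality.

For (c), write the indicator vectors as $\mathbf 1_X=\frac{|X|}N\mathbf 1+f$ and $\mathbf 1_Y=\frac{|Y|}N\mathbf 1+g$ with $f,g\perp\mathbf 1$, so that $\|f\|^2\le|X|$ and $\|g\|^2\le|Y|$. Since $R\mathbf 1=(Q+1)\mathbf 1$, the mixed terms vanish, and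
\[
0=\mathbf 1_X^TR\,\mathbf 1_Y=(Q+1)\frac{|X||Y|}{N}+f^TRg\ge(Q+1)\frac{|X||Y|}{N}-\sqrt{Q}\sqrt{|X||Y|}. \qedhere
\]
\end{proof}

By (c), the graph $F_Q$ satisfies $(S_k)$ whenever
\begin{equation}\label{eq:SkQ}
\frac{N-k+1}{3}>\frac{N\sqrt Q}{Q+1}.
\end{equation}

\begin{proof}[Proof of Theorem~\ref{thm:main} from Theorem~\ref{thm:rank}]
Let $Q=101$, $N=10303$, $F=F_{101}$ and $k=7200$. Then $(N-k+1)/3=3104/3>1034$, while $\sqrt{101}<10.05$ gives $N\sqrt Q/(Q+1)<1016$. So \eqref{eq:SkQ} holds, and Theorem~\ref{thm:rank} with $\kappa=3000<3600$ provides $a_0$ such that for $a\ge a_0$ every admissible matrix for $G=G(F,a)$ has rank at least $3000a$. Hence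
\begin{equation}\label{eq:mu101}
t=\mu(G)\le n-3000a .
\end{equation}
Lemma~\ref{lem:polarity}(a) gives $|E(F)|\le 10303\cdot51=525453$, and therefore
\[
\binom{n-t}{2}\ge\binom{3000a}{2}=4500000\,a^2-1500\,a>525453\,a^2\ge|E(\overline G)| .
\]
So \eqref{eq:compl} fails.

Now let $t=7303\,a_0+j$ with $j\ge0$. Let $G'$ be obtained from $G(F,a_0)$ by adding $j$ new vertices adjacent to each other and to all old vertices. It has $n'=10303\,a_0+j$ vertices, so $n'-t=3000\,a_0$. By Lemma~\ref{lem:inertia}, an admissible matrix for $G'$ has a principal submatrix that is admissible for $G(F,a_0)$, so its rank is at least $3000\,a_0$. Hence $\mu(G')\le t\le n'$. No non-edges were added, so $|E(\overline{G'})|=|E(F)|a_0^2<\binom{3000a_0}2=\binom{n'-t}{2}$, and \eqref{eq:compl} fails for $G'$ and $t$.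
\end{proof}

\section{Three model cases}\label{sec:models}

For a symmetric matrix $M$ that is clear from the context, we write $\langle x,y\rangle=x^TMy$ and $q(x)=\langle x,x\rangle$. Inequalities such as $z\ge0$ between vectors or matrices are entrywise, $e_v$ is a standard basis vector, and $z$ is \emph{supported on} $S$ if $z_v=0$ for $v\notin S$. All rank bounds come from the Cauchy--Schwarz inequality applied to the nonzero eigenvalues of a symmetric matrix $M\neq0$:
\begin{equation}\label{eq:trace}
\operatorname{rank}M\ge\frac{(\operatorname{tr}M)^2}{\operatorname{tr}(M^2)} .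
\end{equation}

\begin{example}[the semidefinite case]\label{ex:psd}
Let $B\ge0$ be a symmetric $\omega\times\omega$ matrix with zero diagonal. For an index $x$ and a set $T$ of indices with $x\notin T$, put $r=\bigl(\sum_{y\in T}B_{xy}^2\bigr)^{1/2}$ and consider the \emph{star vector} $z=re_x+\sum_{y\in T}B_{xy}e_y\ge0$. Then $\|z\|^2=2r^2$, and keeping only the terms of $z^TBz$ that involve $x$ gives
\begin{equation}\label{eq:star}
z^TBz\ge 2r\sum_{y\in T}B_{xy}^2=2r^3=r\|z\|^2 .
\end{equation}
Suppose that $I-B$ is positive semidefinite. Then $z^TBz\le\|z\|^2$, so \eqref{eq:star} with $T$ the set of all indices other than $x$ shows that every row of $B$ has norm at most $1$. Hence $\operatorname{tr}((I-B)^2)=\omega+\sum_{x,y}B_{xy}^2\le2\omega$, and \eqref{eq:trace} gives $\operatorname{rank}(I-B)\ge\omega/2$. Equality holds when $I-B$ is a direct sum of blocks $\left(\begin{smallmatrix}1&-1\\-1&1\end{smallmatrix}\right)$. This is the source of the factor $\frac12$ in Theorem~\ref{thm:rank}.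
\end{example}

So nonpositive off-diagonal entries force a large rank on any vertex set where the matrix is positive semidefinite with positive diagonal. The next case shows how non-edges create such sets.

\begin{example}[disjoint cliques]\label{ex:cliques}
Let $F=K_{k+1}$, so that $G(F,a)$ is a disjoint union of $k+1$ cliques and an admissible $M$ is a direct sum of the blocks $M[V_i]$. At most one block has a negative eigenvalue, so at least $k$ blocks are positive semidefinite. Such a block has corank at most $1$. Indeed, let $x$ be a kernel vector and $|x|$ the vector of absolute values of its entries. If $x$ had entries of both signs, then $q(|x|)<q(x)=0$, because all off-diagonal entries are negative; this is impossible, so the kernel meets $\mathbf 1^\perp$ only in $0$. Thus $\operatorname{rank}M\ge k(a-1)$, and the direct sum of $-J$ and $k$ copies of $aI-J$ shows that this is sharp up to $1$. For $k=1$ this is the smallest instance of Theorem~\ref{thm:rank}: two cliques with no edges between them cannot both carry a negative direction. But there are $\binom{k+1}2a^2>\binom{ka}{2}$ non-edges, so no counterexample results. Making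 all pairs of classes orthogonal costs too many non-edges.
\end{example}

Theorem~\ref{thm:rank} says that a sparse, well-connected $F$ retains half of the rank bound at a small fraction of the cost. One might hope to prove it by finding a $k$-set $P\subseteq V(F)$ with $M[V_P]$ positive semidefinite. The third case shows that this is too much to ask.

\begin{example}[the obstacle]\label{ex:obstacle}
Let $A_F$ be the adjacency matrix of $F$ and let $\sigma>0$ be at least the second largest eigenvalue of $J_N-A_F$. The Kronecker product $K=(J_N-A_F)\otimes J_a$ is the adjacency matrix of $G(F,a)$ plus the identity, and its eigenvalues are $0$ and $a$ times the eigenvalues of $J_N-A_F$. Hence $M=\sigma aI-K$ is admissible. If $L\subseteq V(F)$ is independent in $F$ and $|L|>\sigma$, then $V_L$ is a clique and $q(\mathbf 1_{V_L})=\sigma|L|a^2-|L|^2a^2<0$. For $F=F_{101}$ we may take $\sigma=12$: on $\mathbf 1^\perp$ the form of $J_N-A_F$ is at most $(\sqrt{101}+1)\|x\|^2$ by Lemma~\ref{lem:polarity}(b), since $R-A_F$ is a diagonal $0$--$1$ matrix. As degrees are at most $102$, every set $P$ of $7200$ vertices contains an independent set of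 size at least $7200/103>12$, so no $M[V_P]$ is positive semidefinite.

The negative directions are expensive, however. If $z$ is supported on $S$, then $z^TKz\le\bigl(\sum_v|z_v|\bigr)^2\le|S|\,\|z\|^2$, so $q(z)<0$ requires $|S|>\sigma a$. A set $V_P$ contains at most $|P|/\sigma$ pairwise disjoint sets of this kind, a number that does not grow with $a$.
\end{example}

Example~\ref{ex:obstacle} suggests the correct substitute for semidefiniteness. We show that for some $k$-set $P$ the number of pairwise disjoint subsets of $V_P$ that carry a substantially negative direction is bounded independently of $a$. After deleting the small ones, $M$ is almost positive semidefinite on all sets of at most $\eta a$ vertices, for a small constant $\eta$, and this is enough to run the argument of Example~\ref{ex:psd}.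

\section{Bad sets and the proof of the rank theorem}\label{sec:bad}

Let $M$ be admissible for $G(F,a)$. ``Substantially negative'' has to be measured against something that scales with $M$, because $\Lambda M\Lambda$ is admissible and has the same rank for every diagonal matrix $\Lambda$ with positive diagonal entries. The only positive entries of $M$ lie on the diagonal, so we compare $q$ with
\[
D(x)=\sum_{v\in V}\max(M_{vv},0)\,x_v^2 .
\]
The function $\sqrt D$ is a seminorm, $D$ is additive on vectors with disjoint supports, and $q(z)\le D(z)$ for $z\ge0$.

\begin{definition}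
Fix $\varepsilon>0$. A set $S\subseteq V$ is \emph{bad} if there is a vector $z\ge0$ supported on $S$ with $q(z)<0$ and $\varepsilon D(z)\le-q(z)$.
\end{definition}

Scaling $z$, we may assume that $q(z)=-1$ and $D(z)\le1/\varepsilon$. If $S$ is not bad, then
\begin{equation}\label{eq:notbad}
q(z)\ge-\varepsilon D(z)\qquad\text{for all }z\ge0\text{ supported on }S,
\end{equation}
since $q(z)<-\varepsilon D(z)$ implies both $q(z)<0$ and $\varepsilon D(z)<-q(z)$. The following proposition is the heart of the paper and the only place where $(S_k)$ and the bound on negative eigenvalues are used. It is proved in Section~\ref{sec:few}.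

\begin{proposition}\label{prop:bad}
Let $F$ satisfy $(S_k)$ and let $\varepsilon>0$. There is an integer $p_0=p_0(F,k,\varepsilon)$ such that for every $a$ and every admissible $M$ for $G(F,a)$ there is a $k$-set $P\subseteq V(F)$ for which $V_P$ does not contain $p_0$ pairwise disjoint bad sets.
\end{proposition}

We first extend Example~\ref{ex:psd} to matrices that can be tested only on vectors with at most $m$ nonzero entries. A star vector now sees only the $m-1$ largest entries of a row. The remaining entries are individually small, so their squares are controlled by their sum, and the sum of all entries is controlled by testing on indicator vectors of $m$-sets.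

\begin{lemma}\label{lem:smallrank}
Let $2\le m\le\omega$ and $\varepsilon>0$. Let $B\ge0$ be a symmetric $\omega\times\omega$ matrix with zero diagonal such that
\begin{equation}\label{eq:local}
z^TBz\le(1+\varepsilon)\|z\|^2\qquad\text{for all }z\ge0\text{ with at most }m\text{ nonzero entries}.
\end{equation}
Then
\[
\operatorname{rank}(I-B)\ge\frac{\omega}{1+(1+\varepsilon)^2\bigl(1+\omega\,(m-1)^{-3/2}\bigr)} .
\]
\end{lemma}

\begin{proof}
Let $\beta=\sum_{x,y}B_{xy}$. Apply \eqref{eq:local} to $z=\mathbf 1_S$ and average over all $m$-sets $S$ of indices. Two given distinct indices lie in a fraction $\frac{m(m-1)}{\omega(\omega-1)}$ of these sets, so $\frac{m(m-1)}{\omega(\omega-1)}\beta\le(1+\varepsilon)m$ and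
\[
\beta\le\frac{(1+\varepsilon)\,\omega^2}{m-1}.
\]
Fix a row $x$, and let $T$ be a set of $m-1$ indices $y\ne x$ for which $B_{xy}$ is largest. The star vector of $x$ and $T$ has at most $m$ nonzero entries, so \eqref{eq:star} and \eqref{eq:local} give $r\le1+\varepsilon$ (trivially so if $r=0$). The smallest entry $B_{xy}$ with $y\in T$ is at most $r/\sqrt{m-1}$, and so is every entry $B_{xy}$ with $y\notin T$. Therefore
\[
\sum_yB_{xy}^2\le(1+\varepsilon)^2+\frac{1+\varepsilon}{\sqrt{m-1}}\sum_yB_{xy} .
\]
Summing over $x$ and inserting the bound on $\beta$, we obtain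
\[
\sum_{x,y}B_{xy}^2\le(1+\varepsilon)^2\omega+\frac{(1+\varepsilon)\beta}{\sqrt{m-1}}\le(1+\varepsilon)^2\,\omega\,\Bigl(1+\frac{\omega}{(m-1)^{3/2}}\Bigr).
\]
Since $\operatorname{tr}(I-B)=\omega$ and $\operatorname{tr}((I-B)^2)=\omega+\sum_{x,y}B_{xy}^2$, the claim follows from \eqref{eq:trace}.
\end{proof}

When $m$ and $\omega$ are both proportional to $a$, the term $\omega(m-1)^{-3/2}$ is of order $a^{-1/2}$, however small the ratio $m/\omega$ is. This is what allows us to choose $\eta$ after $p_0$ below.

\begin{proof}[Proof of Theorem~\ref{thm:rank} from Proposition~\ref{prop:bad}]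
Since $\kappa<k/2$, we can choose $\varepsilon>0$ with $k/(1+(1+\varepsilon)^2)>\kappa$. Let $p_0=p_0(F,k,\varepsilon)$, and choose $\eta\in(0,1)$ so small that
\begin{equation}\label{eq:eta}
\frac{k-p_0\eta}{1+(1+\varepsilon)^2}>\kappa\qquad\text{and}\qquad k-p_0\eta>\eta .
\end{equation}
Let $a$ be so large that $m=\lfloor\eta a\rfloor\ge3$ and $(k-p_0\eta)a-k\ge\eta a$. Let $M$ be admissible for $G(F,a)$ and let $P$ be the $k$-set given by Proposition~\ref{prop:bad}.

\emph{Removing small bad sets.} Take a maximal family of pairwise disjoint bad subsets of $V_P$, each of size at most $m$. It has fewer than $p_0$ members. Let $W$ be the set of vertices of $V_P$ that it does not cover. Then $|W|\ge(k-p_0\eta)a$, and by maximality no subset of $W$ with at most $m$ elements is bad.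

\emph{The diagonal.} To reach the form $I-B$ we need a positive diagonal. If $M_{vv}<0$, then $\{v\}$ is bad, as $z=e_v$ has $q(z)<0$ and $D(z)=0$. So $M_{vv}\ge0$ for all $v\in W$. Suppose that $v\in W$ has $M_{vv}=0$ and a neighbor $u\in W$. The vector $z=Le_v+e_u$ has $q(z)=M_{uu}-2L|M_{uv}|$ and $D(z)=M_{uu}$; since $M_{uv}\ne0$, the set $\{u,v\}$ is bad (take $L$ large), a contradiction. Hence a vertex $v\in W\cap V_i$ with $M_{vv}=0$ has no neighbor in $W$, and since $V_i$ is a clique, $W\cap V_i=\{v\}$. There are at most $k$ such vertices. Delete them from $W$ to obtain $W'$. Its size $\omega$ satisfies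
\[
m\le(k-p_0\eta)a-k\le\omega\le ka .
\]

\emph{The rank.} Let $\Lambda$ be the diagonal matrix with entries $M_{vv}^{-1/2}$, $v\in W'$. Then $\Lambda M[W']\Lambda=I-B$, where $B\ge0$ is symmetric with zero diagonal. Let $z\ge0$ be a vector on $W'$ with at most $m$ nonzero entries. We have $q(\Lambda z)=\|z\|^2-z^TBz$ and $D(\Lambda z)=\|z\|^2$, so \eqref{eq:notbad} applied to $\Lambda z$ is \eqref{eq:local}. By Lemma~\ref{lem:smallrank} and $m-1\ge\eta a-2$,
\[
\frac{\operatorname{rank}M}{a}\ge\frac{\operatorname{rank}(I-B)}{a}\ge\frac{k-p_0\eta-k/a}{1+(1+\varepsilon)^2\bigl(1+ka\,(\eta a-2)^{-3/2}\bigr)} .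
\]
The right side does not depend on $M$, and as $a\to\infty$ it tends to the first quantity in \eqref{eq:eta}, which exceeds $\kappa$.
\end{proof}

\begin{remark}
The strict inequality $M_{uv}<0$ on edges and the fact that the classes are cliques enter only in the step on the diagonal. Something of this kind is needed: if $G$ consists of an independent set $L$ and further vertices adjacent to everything, then $\mathbf 1_L\mathbf 1_L^T-J$ is admissible of rank at most $2$, however many non-edges $L$ contains.
\end{remark}

\section{Few disjoint bad sets}\label{sec:few}

Suppose that every $V_P$ contains many disjoint bad sets. The proof of Proposition~\ref{prop:bad} averages the corresponding vectors. Averaging $p$ vectors with disjoint supports divides $D$ by $p$, while Lemma~\ref{lem:rcs} below shows that it does not make $q$ less negative. We then compress $M$ to the $N\times N$ matrix of inner products between the parts of the averaged vector in the classes $V_i$. This matrix vanishes on the edges of $F$, has at most one negative eigenvalue, and has almost no positive entries. Its size does not depend on $a$, so we can pass to a limit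 in which it has no positive entries at all. Such a matrix is very rigid along the edges of $F$, but only on its nonzero rows; a matrix with a single nonzero entry on the diagonal gives no contradiction. The averaging weights must therefore be chosen so that many rows survive in the limit, and this is done by a fixed point argument.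

\subsection{A reversed Cauchy--Schwarz inequality}

\begin{lemma}\label{lem:rcs}
Let $M$ be admissible and let $x,y\ge0$ satisfy $q(x)=q(y)=-1$. Then $\langle x,y\rangle\le-1$.
\end{lemma}

\begin{proof}
Since $q$ takes a negative value, $M$ has exactly one negative eigenvalue $-\lambda$. Let $\pi$ be a unit eigenvector. As the off-diagonal entries of $M$ are nonpositive, $q(|\pi|)\le q(\pi)=-\lambda$, so the unit vector $|\pi|$ minimizes $q$ on the unit sphere and is itself an eigenvector. We may thus assume $\pi\ge0$. Write $x=\alpha\pi+x'$ and $y=\beta\pi+y'$ with $x',y'$ in the Euclidean complement $\pi^\perp$, on which $q$ is positive semidefinite. Here $\alpha=x\cdot\pi\ge0$ and $\beta=y\cdot\pi\ge0$. Put $s=\sqrt{q(x')}$ and $s'=\sqrt{q(y')}$. Since $\langle\pi,x'\rangle=\langle\pi,y'\rangle=0$, we have $\lambda\alpha^2=1+s^2$ and $\lambda\beta^2=1+s'^2$, and by the Cauchy--Schwarz inequality for $q$ on $\pi^\perp$,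
\[
-\langle x,y\rangle=\lambda\alpha\beta-\langle x',y'\rangle\ge\sqrt{(1+s^2)(1+s'^2)}-ss'\ge1 ,
\]
because $(1+s^2)(1+s'^2)-(1+ss')^2=(s-s')^2\ge0$.
\end{proof}

Nonnegativity of $x$, $y$ and $\pi$ puts $x$ and $y$ on the same sheet of the hyperboloid $q=-1$; for $y=-x$ the inner product would be $+1$.

\subsection{Nonnegative matrices with one positive eigenvalue}

We now describe the limit object. For a vector $h\in\mathbb R^N$, say that $h$ is \emph{$k$-balanced} if at least $N-k+1$ of its entries are equal to its largest entry.

\begin{lemma}\label{lem:exact}
Let $F$ satisfy $(S_k)$. There is no symmetric matrix $A\ge0$ indexed by $V(F)$ with entry sum $1$, with $A_{ij}=0$ for all $ij\in E(F)$, with at most one positive eigenvalue, and with a $k$-balanced vector of row sums.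
\end{lemma}

\begin{proof}
Suppose that $A$ is such a matrix, with row sums $h_i\ge0$. They add up to $1$, and at least $N-k+1$ of them equal the maximum, which is positive. Hence
\begin{equation}\label{eq:hmax}
h_i\le\frac1{N-k+1}\quad\text{for all }i,
\end{equation}
and the set $Z$ of indices of zero rows has at most $k-1$ elements. For $C\subseteq V(F)$ call $h(C)=\sum_{i\in C}h_i$ the weight of $C$. We claim that every component $C$ of $F-Z$ has weight at most $\frac12$.

If $|C|=1$, this follows from \eqref{eq:hmax} and $N-k+1\ge2$. Let $|C|\ge2$. Since $\mathbf 1^TA\mathbf 1=1$, the matrix $A$ has exactly one positive eigenvalue. Let $u$ be an eigenvector for it; then $u^\perp$ is spanned by eigenvectors with nonpositive eigenvalues. Let $i,j\in C$ be adjacent in $F$. The plane spanned by $e_i,e_j$ contains a nonzero vector $y\in u^\perp$. Then $y^TAy\le0$, while $A_{ij}=0$ gives $y^TAy=A_{ii}y_i^2+A_{jj}y_j^2\ge0$. So $y^TAy=0$, and expanding $y$ in the eigenvectors that span $u^\perp$ shows $Ay=0$. This says that $y_i$ times row $i$ plus $y_j$ times row $j$ is zero. Both rows are nonzero and nonnegative, so $y_i$ and $y_j$ are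 nonzero with opposite signs, and the two rows are positive multiples of each other. Since $C$ is connected, all rows indexed by $C$ are positive multiples of each other.

Now fix $i\in C$ and a neighbor $j\in C$ of $i$. The entry of row $j$ in column $i$ is $0$, so column $i$ has entry $0$ in every row indexed by $C$. As $i\in C$ was arbitrary, $A$ vanishes on $C\times C$. By symmetry,
\[
1\ge\sum_{i\in C,\ l\notin C}A_{il}+\sum_{i\notin C,\ l\in C}A_{il}=2h(C),
\]
which proves the claim.

The weights of the components of $F-Z$ add up to $1$. We divide the components into two groups, with unions $X$ and $Y$, each of weight at least $\frac13$. If some component has weight at least $\frac13$, it forms the first group, and the rest has weight at least $\frac12$ by the claim. Otherwise we add components to the first group one at a time until its weight first reaches $\frac13$; at that moment the weight is below $\frac23$. By \eqref{eq:hmax}, $|X|,|Y|\ge(N-k+1)/3$. No edge of $F$ joins $X$ to $Y$, and $|Z|\le k-1$. This contradicts $(S_k)$.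
\end{proof}

\begin{remark}
Condition $(S_k)$ is tailored to the following obstruction. Let $V(F)=X\sqcup Y\sqcup Z$ with no edge between $X$ and $Y$, $|X|=|Y|\geq 1$ and $|Z|\le k-1$. The matrix $\mathbf 1_X\mathbf 1_Y^T+\mathbf 1_Y\mathbf 1_X^T$ has nonzero eigenvalues $\pm|X|$, vanishes on $E(F)$, and has row sum $|X|$ on $X\cup Y$. After scaling it has all the properties listed in Lemma~\ref{lem:exact}.
\end{remark}

Compactness turns Lemma~\ref{lem:exact} into a statement that tolerates small positive entries. The sign is reversed to match $M$.

\begin{lemma}\label{lem:stable}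
Let $F$ satisfy $(S_k)$. There is $\delta=\delta(F,k)>0$ such that no symmetric matrix $\Gamma$ indexed by $V(F)$ has all of the following properties:
\begin{itemize}
\item[(a)] $\Gamma_{ij}\le0$ for $i\ne j$, and $\Gamma_{ij}=0$ for $ij\in E(F)$;
\item[(b)] $\Gamma$ has at most one negative eigenvalue;
\item[(c)] $\sum_{i,j}\Gamma_{ij}=-1$;
\item[(d)] $\sum_i\max(\Gamma_{ii},0)\le\delta$;
\item[(e)] the vector $h$ with $h_i=-\sum_j\Gamma_{ij}$ is $k$-balanced.
\end{itemize}
\end{lemma}

\begin{proof}
Otherwise there are matrices $\Gamma^{(s)}$, $s=1,2,\dots$, satisfying (a)--(e) with $\delta=1/s$. The positive entries of $\Gamma^{(s)}$ lie on the diagonal and add up to at most $1$, so by (c) the negative entries add up to at least $-2$, and all entries are bounded. Pass to a subsequence along which $\Gamma^{(s)}$ converges to a matrix $-A$ and the set $I$ of indices at which $h$ is largest is constant. Then $A\ge0$ by (a) and (d), its entry sum is $1$, and it vanishes on $E(F)$. The second smallest eigenvalue of a symmetric matrix depends continuously on the matrix, so it is nonnegative for $-A$. The inequalities $h_i\ge h_l$ for $i\in I$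 and all $l$ pass to the limit, and $|I|\ge N-k+1$, so the row sums of $A$ are $k$-balanced. This contradicts Lemma~\ref{lem:exact}.
\end{proof}

Property (e) is the right one to aim for because it survives the limit: it forces $N-k+1$ row sums to be at least $1/N$. The weaker property that $N-k+1$ rows are nonzero could be lost.

\subsection{Balancing}

Let $\Delta$ be the simplex of probability vectors $w=(w_P)$ indexed by the $k$-subsets $P$ of $V(F)$. We think of $w_P$ as the weight given to the bad sets in $V_P$, and of $h_i(w)$ as the share of the class $V_i$ in the resulting negative direction. A class that receives no weight has share zero.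

\begin{lemma}\label{lem:balance}
Let $h\colon\Delta\to\mathbb R^{V(F)}$ be continuous with $\sum_ih_i(w)=1$ for all $w$. Suppose that $h_i(w)=0$ whenever $i$ lies in no set $P$ with $w_P>0$. Then $h(w)$ is $k$-balanced for some $w\in\Delta$.
\end{lemma}

For $N=2$ and $k=1$ this is the intermediate value theorem: $h$ runs continuously from $(1,0)$ to $(0,1)$ along the line $h_1+h_2=1$, so it passes through $(\frac12,\frac12)$. In general we move weight toward the $k$-sets whose total share is below average and look for an equilibrium. We use Brouwer's theorem: every continuous map of a simplex into itself has a fixed point.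

\begin{proof}
Put $s_P(w)=\sum_{i\in P}h_i(w)$, $\bar s(w)=\sum_Pw_Ps_P(w)$ and $\varphi_P(w)=\max(\bar s(w)-s_P(w),0)$. The map
\[
w\longmapsto\Bigl(\frac{w_P+\varphi_P(w)}{1+\Phi(w)}\Bigr)_P,\qquad\Phi(w)=\sum_{P}\varphi_P(w),
\]
is continuous from $\Delta$ to $\Delta$. Let $w$ be a fixed point, and drop $w$ from the notation. Then $w_P\Phi=\varphi_P$ for all $P$. Since $\bar s$ is a weighted average, some $P$ with $w_P>0$ has $s_P\ge\bar s$; for this $P$ we get $\varphi_P=0$ and hence $\Phi=0$. So $s_P\ge\bar s$ for all $P$, and since $\bar s$ is the average with weights $w_P$, every $P$ with $w_P>0$ has $s_P=\bar s$. Thus every $P$ with $w_P>0$ minimizes $s_P$ among all $k$-sets.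

Let $\theta$ be the $k$-th smallest of the numbers $h_i$. A minimizing set $P$ contains no $i$ with $h_i>\theta$. Otherwise $P$ has at most $k-1$ elements $l$ with $h_l\le\theta$, while at least $k$ indices have this property, and exchanging $i$ for one outside $P$ lowers $s_P$. Hence $h_i>\theta$ implies that $i$ lies in no $P$ with $w_P>0$, and so $h_i=0$. If such an $i$ existed, then $\theta<0$, and every $h_l$ would be either at most $\theta$ or equal to $0$, contradicting $\sum_lh_l=1$. So $\theta=\max_lh_l$. The $k$-th smallest entry and all later ones, $N-k+1$ entries in total, equal the maximum.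
\end{proof}

\subsection{Averaging}

\begin{proof}[Proof of Proposition~\ref{prop:bad}]
Let $\delta=\delta(F,k)$ be as in Lemma~\ref{lem:stable} and let $p=p_0=\lceil1/(\varepsilon\delta)\rceil$. Suppose that for some $a$ and some admissible $M$ every $V_P$ with $|P|=k$ contains $p$ pairwise disjoint bad sets. Choose vectors $z^{P,1},\dots,z^{P,p}\ge0$ supported on these sets with $q(z^{P,j})=-1$ and $D(z^{P,j})\le1/\varepsilon$. Let $g^P=\frac1p\sum_jz^{P,j}$. The supports are disjoint for fixed $P$, so
\[
D(g^P)=\frac1{p^2}\sum_{j=1}^pD(z^{P,j})\le\frac1{p\varepsilon}\le\delta .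
\]
For $w\in\Delta$ let $y(w)=\sum_Pw_Pg^P\ge0$. Since $\sqrt D$ is a seminorm, $D(y(w))\le\delta$; no disjointness between different sets $P$ is needed. The vector $y(w)$ is a convex combination of the vectors $z^{P,j}$, all of whose pairwise inner products are at most $-1$ by Lemma~\ref{lem:rcs}. Expanding $q(y(w))$ bilinearly gives $q(y(w))\le-1$. Therefore
\[
g(w)=\frac{y(w)}{\sqrt{-q(y(w))}}
\]
is a nonnegative vector that depends continuously on $w$, with $q(g(w))=-1$ and $D(g(w))\le\delta$.

Write $g=g(w)$. Let $g_i$ be the vector that agrees with $g$ on $V_i$ and vanishes elsewhere, so $g=\sum_ig_i$, and let $\Gamma_{ij}=\langle g_i,g_j\rangle$. We check the properties in Lemma~\ref{lem:stable}. For $i\ne j$ the number $\Gamma_{ij}=\sum_{u\in V_i,\,v\in V_j}g_uM_{uv}g_v$ is nonpositive, and it is zero if $ij\in E(F)$ because then all these entries $M_{uv}$ vanish. This is (a). We have $\Gamma=U^TMU$, where $U$ has columns $g_i$, so (b) follows from Lemma~\ref{lem:inertia}. Next, $\sum_{i,j}\Gamma_{ij}=q(g)=-1$, which is (c). Finally $\Gamma_{ii}=q(g_i)\le D(g_i)$ and $\sum_iD(g_i)=D(g)\le\delta$, which gives (d).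

So (a)--(d) hold for every $w$. The functions $h_i(w)=-\sum_j\Gamma_{ij}$ are continuous and add up to $1$ by (c). If $i$ lies in no $P$ with $w_P>0$, then $g$ vanishes on $V_i$, because $g^P$ is supported on $V_P$; so $g_i=0$ and $h_i(w)=0$. By Lemma~\ref{lem:balance} there is $w$ for which (e) holds as well. This contradicts Lemma~\ref{lem:stable}.
\end{proof}

For $F=K_2$ and $k=1$ the argument can be followed by hand: $\Gamma$ is a diagonal $2\times2$ matrix, the balanced choice of $w$ gives $\Gamma=-\frac12I$, and this matrix has two negative eigenvalues, as in Example~\ref{ex:cliques}.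

\begin{remark}
The constants $a_0$ in Theorems~\ref{thm:main} and~\ref{thm:rank} are not explicit, because $\delta$, and hence $p_0$, comes from the compactness argument in Lemma~\ref{lem:stable}.
\end{remark}

\section{The factor $4/3$ and the complement conjecture}\label{sec:more}

\begin{proof}[Proof of Theorem~\ref{thm:factor}]
\emph{Edges.} By Lemma~\ref{lem:polarity}(a), $G_a$ has at most $N(Q+1)a^2/2=\frac{Q+1}{2N}n^2$ non-edges.

\emph{Upper bound on $\mu$.} Let $k=\lfloor(1-3/\sqrt Q)N\rfloor$. The number $(1-3/\sqrt Q)N$ is less than $N$, increases with $Q$, and exceeds $12$ for $Q=11$, so $1\le k\le N-1$. Moreover $(N-k+1)/3>N/\sqrt Q>N\sqrt Q/(Q+1)$, so \eqref{eq:SkQ} holds and $F_Q$ satisfies $(S_k)$. Theorem~\ref{thm:rank}, applied with every $\kappa<k/2$, gives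
\[
\liminf_{a\to\infty}\frac{n-\mu(G_a)}{a}\ge\frac k2\ge\frac12\Bigl(\bigl(1-\tfrac3{\sqrt Q}\bigr)N-1\Bigr).
\]
Dividing by $N$ yields the stated bound on $\limsup\mu(G_a)/n$.

\emph{Lower bound on $\mu$.} We find a complete minor whose branch sets are single edges. The graph $\overline{F_Q}$ has minimum degree at least $N-1-(Q+1)=Q^2-1\ge N/2$. By Dirac's theorem, a graph on $N\ge3$ vertices with minimum degree at least $N/2$ has a Hamiltonian cycle. Since $N$ is odd, alternate edges of such a cycle form a matching of $\overline{F_Q}$ with $(N-1)/2$ pairs. If $\{i,j\}$ is one of the pairs, then every vertex of $V_i$ is adjacent in $G_a$ to every vertex of $V_j$, so we can choose $a$ disjoint edges between $V_i$ and $V_j$. Take all $s=a(N-1)/2$ chosen edges as branch sets. Two of them from the same pair $\{i,j\}$ are joined by an edge, because $V_i$ is a clique. Two of them from different pairs $\{i,j\}$ and $\{l,m\}$ fail to be joined only if $il,im,jl,jm$ are all edges of $F_Q$; then $i$ and $j$ would have two common neighbors, contrary to Lemma~\ref{lem:polarity}(a). So $K_s$ is a minor of $G_a$, and $\mu(G_a)\ge\mu(K_s)=s-1$.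

\emph{The ratio.} With $t=\mu(G_a)$ and $\tau=t/n\in[0,1]$ we have
\[
\frac{tn-\binom{t+1}2}{n^2}=\tau-\frac{\tau^2}2-\frac{\tau}{2n},\qquad
\frac12-\frac{Q+1}{2N}-\frac1{2n}\le\frac{|E(G_a)|}{n^2}\le\frac12 .
\]
For fixed $Q$, all limit points of $\tau$ as $a\to\infty$ lie between $\frac12-\frac1{2N}$ and $\frac12+\frac3{2\sqrt Q}+\frac1{2N}$. Both ends tend to $\frac12$ as $Q\to\infty$, where $\tau-\tau^2/2=\frac38$, and $(Q+1)/N\to0$. So the lower and upper limits of the ratio tend to $\frac12/\frac38=\frac43$. Given $\gamma<\frac43$, choose $Q$ with lower limit greater than $\gamma$ and then $a$ large.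
\end{proof}

\begin{remark}
The lower bound on $\mu(G_a)$ produces admissible matrices for $G(F_Q,a)$ of rank at most $(N+1)a/2+1$, while $F_Q$ satisfies $(S_k)$ with $k/N\to1$ as $Q\to\infty$. So the range $\kappa<k/2$ in Theorem~\ref{thm:rank} cannot be replaced by $\kappa<ck$ for any constant $c>\frac12$.
\end{remark}

For the complement conjecture we also need an upper bound on $\mu(\overline G)$. The complement is sparse, and here the Strong Arnold Property gives a bound by counting dimensions.

\begin{lemma}\label{lem:sap}
If $H$ has $n$ vertices and $c=\mu(H)$, then $\binom{c+1}2\le n+|E(H)|$.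
\end{lemma}

\begin{proof}
Let $M$ satisfy (i)--(iii) for $H$ with corank $c$, and let the columns of the $n\times c$ matrix $U$ be an orthonormal basis of $\ker M$. A symmetric $X$ with $MX=0$ satisfies $X=UU^TX=XUU^T$, hence $X=U(U^TXU)U^T$. So $Y\mapsto UYU^T$ is a linear bijection from the symmetric $c\times c$ matrices onto the space of such $X$, which therefore has dimension $\binom{c+1}2$. By (iii), the linear map that records the $n+|E(H)|$ entries $X_{ii}$ and $X_{ij}$, $ij\in E(H)$, is injective on this space.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:gcc}]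
Let $G=G(F_{101},a)$ and $c=\mu(\overline G)$. By Lemma~\ref{lem:sap},
\[
\binom{c+1}2\le525453\,a^2+10303\,a\le530450\,a^2=\frac{(1030a)^2}2\qquad(a\ge3),
\]
since $10303\le4997a$ for $a\ge3$. Hence $c<1030a$. Together with \eqref{eq:mu101} this gives $\mu(G)+\mu(\overline G)<n-3000a+1030a=n-1970a$ for $a\ge\max(a_0,3)$, which is less than $n-2$.

For the last statement let $G_a=G(F_Q,a)$ be as in Theorem~\ref{thm:factor}. Lemma~\ref{lem:sap} gives $\mu(\overline{G_a})^2\le2n+2|E(\overline{G_a})|\le2n+\frac{Q+1}Nn^2$. Therefore
\[
\limsup_{a\to\infty}\frac{\mu(G_a)+\mu(\overline{G_a})}{n}\le\frac12+\frac3{2\sqrt Q}+\frac1{2N}+\sqrt{\frac{Q+1}N},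
\]
and the right side is less than $\frac12+\delta$ when the prime $Q$ is large.
\end{proof}

\begin{thebibliography}{1}

\bibitem{GT}
\emph{Seminars and Colloquia by Series},
\texttt{http://www.math.gatech.edu/seminars-and-colloquia-by-series?series\_tid=41}.

\end{thebibliography}
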